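\title{Efficient overcomplete decomposition of generic tensors of format $n\times n\times 3$}

\begin{abstract}
We show that a generic sum of $r$ rank-one tensors of format $n\times n\times 3$ can be decomposed efficiently when $r$ exceeds $n$ by a constant factor. In exact arithmetic over $\mathbb{C}$, with eigenvalue and eigenvector computations at unit cost, we give two deterministic algorithms. The first works for $n<r\le 6n/5$ and uses $O(n^3)$ field operations and one eigenvector computation; it completes two $n\times n$ matrices built from the slices to a pair of commuting $r\times r$ matrices. The second works for $n<r\le(5n-2)/4$ in polynomial time; it reads the terms off the image of a Koszul flattening, and the same analysis shows that in this range the tensor has rank exactly $r$ and a unique decomposition. We also show where each method stops.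
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $T\in\mathbb{C}^{n\times n\times p}$. A \emph{rank-one tensor} is a tensor $a\otimes b\otimes c$ with $a,b\in\mathbb{C}^n$ and $c\in\mathbb{C}^p$, an \emph{$r$-term decomposition} of $T$ is an expression
\begin{equation}\label{eq:dec}
T=\sum_{i=1}^r a_i\otimes b_i\otimes c_i ,
\end{equation}
and the \emph{rank} of $T$ is the least $r$ for which one exists. Decompositions are considered up to permutation of the terms and rescaling of the factors within a term, and ``unique'' is meant in this sense. A statement holds for a \emph{generic tensor of format $n\times n\times p$ and rank $r$} if it holds for every $T$ of the form \eqref{eq:dec} whose parameters $(a_i,b_i,c_i)_{i\le r}$ lie outside some proper Zariski-closed subset of $(\mathbb{C}^n)^r\times(\mathbb{C}^n)^r\times(\mathbb{C}^p)^r$; the terms in \eqref{eq:dec} are the \emph{generating terms}. The decomposition problem is \emph{undercomplete} if $r\le n$ and \emph{overcomplete} if $r>n$. We compute in exact arithmetic over $\mathbb{C}$: a field operation, a zero test (as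 needed for Gaussian elimination) and the computation of the eigenvalues and eigenvectors of a matrix each count as one step. An algorithm is \emph{efficient} if its number of steps is polynomial in the input size.

The case $r=n$ shows why eigenvectors are the natural tool. Let $A$ and $B$ have columns $a_i$ and $b_i$, and let $D_j=\operatorname{diag}(c_{1j},\dots,c_{rj})$. The slices of $T$ are the $n\times n$ matrices $T_j=AD_jB^T$. If $A$, $B$, $D_p$ are invertible, then $T_p^{-1}T_j=B^{-T}(D_p^{-1}D_j)B^T$. These matrices commute, and one diagonalization reveals $B$. For $r>n$ the matrices $A$ and $B$ are rectangular and do not cancel.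

How large can $r$ be? The nonzero rank-one tensors form an irreducible variety of dimension $2n+p-2$. If $r(2n+p-2)>pn^2$, every nonempty fiber of the map that adds $r$ such tensors has positive dimension, and no decomposition into $r$ nonzero terms is unique. For $p=2$ this happens as soon as $r>n$. For $p=3$ it happens only when $r>3n^2/(2n+1)$, which is close to $3n/2$. So three is the smallest number of slices for which an overcomplete decomposition can be determined by the tensor, and the count leaves room for a constant factor above $n$.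

Two results are quoted from \cite{uniq}. For $p\ge2$ and $r\le n$, Jennrich's diagonalization-based algorithm efficiently decomposes a generic tensor of format $n\times n\times p$ and rank $r$. For $p\ge4$ and $n\le r\le 4n/3$, such a tensor has a unique rank-$r$ decomposition, which can be computed in time polynomial in $n$ and $p$. The same work states: ``Efficient overcomplete decomposition of generic tensors of format $n\times n\times 3$ remains an open problem.'' We consider the problem in the following form.

\medskip\noindent\textbf{Question.} \emph{Are there a constant $\epsilon>0$, a polynomial $q$ and a single algorithm which, for all sufficiently large $n$ and all integers $r$ with $n<r\le(1+\epsilon)n$, given $n$, $r$ and a generic tensor $T$ of format $n\times n\times3$ and rank $r$, outputs in at most $q(n)$ steps $r$ rank-one tensors whose sum is $T$?}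
\medskip

Here ``generic'' is meant for each pair $(n,r)$ separately. When the decomposition is unique, the output consists of the generating terms. The answer is yes.

\begin{theorem}\label{thm:one}
There is a deterministic algorithm which, for all $n,r$ with $n<r\le 6n/5$, given $n$, $r$ and a generic tensor $T$ of format $n\times n\times3$ and rank $r$, outputs the generating terms of $T$, using $O(n^3)$ field operations and one eigenvector computation.
\end{theorem}

This answers the question with $\epsilon=1/5$, for every $n\ge5$. A second method reaches further and gives uniqueness.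

\begin{theorem}\label{thm:two}
Let $m=r-n\ge1$ and $n\ge4m+2$, that is, $n<r\le(5n-2)/4$. A generic tensor of format $n\times n\times3$ and rank $r$ has tensor rank exactly $r$ and a unique rank-$r$ decomposition. A single deterministic algorithm computes it in a number of steps polynomial in $n$.
\end{theorem}

\begin{corollary}\label{cor:eps}
Let $0<\epsilon<1/4$ and $n\ge2/(1-4\epsilon)$. Then Theorem~\ref{thm:two} applies to every $r$ with $n<r\le(1+\epsilon)n$.
\end{corollary}

\begin{proof}
We have $m\le\epsilon n$, so $4m+2\le4\epsilon n+(1-4\epsilon)n=n$.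
\end{proof}

All genericity conditions in the proofs concern one object, an evaluation map on the space of linear relations among the $a_i$ or the $b_i$; it is introduced in Section~\ref{sec:ev}. Section~\ref{sec:ext} proves Theorem~\ref{thm:one}. Sections~\ref{sec:koszul}--\ref{sec:alg2} prove Theorem~\ref{thm:two}: uniqueness under three explicit conditions, genericity of the conditions, and the algorithm. Section~\ref{sec:limits} shows where the two methods stop.

\section{Genericity and the evaluation map}\label{sec:ev}

From now on $p=3$ and $m=r-n\ge1$. The matrices $A=[a_1\cdots a_r]$ and $B=[b_1\cdots b_r]$ are $n\times r$, and $c_i=(c_{i1},c_{i2},c_{i3})$. We use four standard facts; ``open'' and ``closed'' refer to the Zariski topology.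
\begin{itemize}
\item[(F1)] The space $\mathbb{C}^N$ is irreducible, so a finite intersection of nonempty open subsets is nonempty and open. Hence an open condition that holds at one point holds generically, and finitely many generic conditions hold simultaneously for generic parameters.
\item[(F2)] For a matrix whose entries are polynomials in the parameters, ``rank at least $\rho$'' is an open condition, since it says that some $\rho\times\rho$ minor is nonzero. In particular injectivity is an open condition.
\item[(F3)] If $\mathbb{P}$ is a product of projective spaces, the projection $\mathbb{C}^N\times\mathbb{P}\to\mathbb{C}^N$ maps closed sets to closed sets.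
\item[(F4)] A \emph{constructible} set is a finite union of locally closed sets, and its dimension is that of its closure. The image $\phi(Y)$ of a constructible set $Y$ under a morphism $\phi$ is constructible and $\dim\phi(Y)\le\dim Y$. If all fibers of $\phi|_Y$ have dimension at most $e$, then $\dim Y\le\dim\phi(Y)+e$.
\end{itemize}

Let $R_d$ be the space of forms of degree $d$ in $x_1,x_2,x_3$, so $\dim R_1=3$ and $\dim R_2=6$. For a form $f$ put $D_f=\operatorname{diag}(f(c_1),\dots,f(c_r))$. Then $D_{fg}=D_fD_g$, and with $D_j=D_{x_j}$ the slices of $T$ are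
\[
T_j=\sum_i c_{ij}a_ib_i^T=AD_jB^T,\qquad j=1,2,3 .
\]
What distinguishes the overcomplete case is that $A$ and $B$ have kernels, of dimension $m$ when the rank is $n$. The proofs need these kernels to be in general position with respect to the diagonal matrices $D_f$. This is measured by the \emph{evaluation map}
\[
\operatorname{ev}:R_d\otimes\mathbb{C}^r\to\mathbb{C}^r,\qquad f\otimes\kappa\mapsto D_f\kappa .
\]
An element of $R_d\otimes\mathbb{C}^r$ is an $r$-tuple $g=(g_1,\dots,g_r)$ of forms, with $f\otimes\kappa$ corresponding to $g_i=\kappa_if$, and then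
\begin{equation}\label{eq:tuples}
\operatorname{ev}(g)=(g_i(c_i))_{i=1}^r,\qquad g\in R_d\otimes\ker B\iff\sum_i b_i\otimes g_i=0 ,
\end{equation}
and likewise for $A$. For a linear form $\ell$ we have $\operatorname{ev}(\ell g)=D_\ell\operatorname{ev}(g)$.

The map $\operatorname{ev}$ can be injective on $R_d\otimes\ker A$ only if $r\ge m\dim R_d$. For $d\le2$ this necessary condition is generically sufficient.

\begin{lemma}\label{lem:ev}
Let $d\in\{1,2\}$, $N=\dim R_d$ and $r\ge Nm$. For generic parameters, $A$ has rank $n$ and $\operatorname{ev}$ is injective on $R_d\otimes\ker A$. The same holds for $B$.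
\end{lemma}

\begin{proof}
By \eqref{eq:tuples}, injectivity on $R_d\otimes\ker A$ is injectivity of the linear map $g\mapsto\bigl(\sum_ia_i\otimes g_i,\operatorname{ev}(g)\bigr)$ on $R_d\otimes\mathbb{C}^r$, whose matrix is polynomial in the parameters. By (F1) and (F2) one example suffices. There are $N$ points of $\mathbb{C}^3$ at which only the zero form of degree $d$ vanishes: for $d=1$ take $e_1,e_2,e_3$; for $d=2$ add $e_1+e_2$, $e_1+e_3$, $e_2+e_3$, and note that $f=\sum_{j\le k}f_{jk}x_jx_k$ has $f(e_j)=f_{jj}$ and $f(e_j+e_k)=f_{jj}+f_{kk}+f_{jk}$. Choose $m$ disjoint blocks of $N$ indices in $\{1,\dots,r\}$ and let $c_i$ run through these $N$ points on each block. Let $\kappa_l\in\mathbb{C}^r$ be the indicator vector of block $l$, and let $A$ be an $n\times r$ matrix with kernel spanned by $\kappa_1,\dots,\kappa_m$; it has rank $r-m=n$. For $i$ in block $l$, the $i$th coordinate of $\operatorname{ev}(\sum_kf_k\otimes\kappa_k)$ is $f_l(c_i)$. If these all vanish, every $f_l$ is zero.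
\end{proof}

\section{Commuting extensions: the range $r\le6n/5$}\label{sec:ext}

Let $n<r\le6n/5$, which means $n\ge5m$, or $r\ge6m$. We assume:
\begin{itemize}
\item[(G1)] all $c_{i3}$ are nonzero, $T_3$ is invertible, and the numbers $c_{i1}/c_{i3}$ are pairwise distinct;
\item[(G2)] $\operatorname{ev}$ is injective on $R_2\otimes\ker A$;
\item[(G3)] $\operatorname{ev}$ is injective on $R_1\otimes\ker B$.
\end{itemize}
Condition (G1) is open and holds for $A=B=[I_n\ 0]$, $c_i=(i,0,1)$; conditions (G2) and (G3) are generic by Lemma~\ref{lem:ev}.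

Replace $(a_i,c_i)$ by $(\lambda_ia_i,\lambda_i^{-1}c_i)$ with $\lambda_i=c_{i3}$. The terms do not change, and neither does (G1). With $\Lambda=\operatorname{diag}(\lambda_i)$, the kernel of $A$ becomes $\Lambda^{-1}\ker A$ and $D_f$ becomes $\Lambda^{-d}D_f$, so the maps in (G2) and (G3) change by isomorphisms on both sides. We may therefore assume
\[
c_i=(s_i,t_i,1),\qquad D_1=\operatorname{diag}(s_i),\quad D_2=\operatorname{diag}(t_i),\quad D_3=I .
\]
Since $T_3=AB^T$ is invertible, $K=\ker A$ and $K'=\ker B$ have dimension $m$. In the monomial basis, (G2) says that for $u_1,\dots,u_6\in K$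
\begin{equation}\label{eq:G2}
u_1+D_1u_2+D_2u_3+D_1^2u_4+D_1D_2u_5+D_2^2u_6=0\ \Longrightarrow\ u_1=\dots=u_6=0,
\end{equation}
and (G3) says that $u_1+D_1u_2+D_2u_3=0$ with $u_1,u_2,u_3\in K'$ forces $u_1=u_2=u_3=0$.

\subsection{The slices as corners of commuting matrices}

The data give us $Z_j=T_3^{-1}T_j$ for $j=1,2$. To recover the situation of the case $r=n$, we complete $B^T$ to a square matrix. Put $F=T_3^{-1}A$, so that $FB^T=I_n$, $\ker F=K$ and $Z_j=FD_jB^T$. Let $J$ be any $r\times m$ matrix whose columns are a basis of $K$, and let $S=[B^T\ J]$. If $B^Tx+Jy=0$, applying $F$ gives $x=0$, and then $y=0$. So $S$ is invertible, and since $FS=[I_n\ 0]$,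
\[
S^{-1}=\begin{bmatrix}F\\E\end{bmatrix},\qquad EB^T=0,\quad EJ=I_m .
\]
The $m\times r$ matrix $E$ has rank $m$ and $BE^T=0$, so the columns of $E^T$ are a basis of $K'$. For $j=1,2$,
\[
Y_j=S^{-1}D_jS=\begin{bmatrix}Z_j&P_j\\Q_j&R_j'\end{bmatrix},\qquad P_j=FD_jJ,\quad Q_j=ED_jB^T,\quad R_j'=ED_jJ .
\]
Thus $Z_1,Z_2$ are the known corners of two commuting $r\times r$ matrices, and diagonalizing these would reveal $S$ and $S^{-1}$, hence $B$ and $A=T_3F$. The task is to find the missing blocks. The top left block of $Y_1Y_2=Y_2Y_1$ and the top right block of $Y_jY_l=S^{-1}D_jD_lS$ give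
\begin{align}
[Z_1,Z_2]&=P_2Q_1-P_1Q_2,\label{eq:a}\\
Z_jP_l&=FD_jD_lJ-P_jR_l',\label{eq:c}
\end{align}
where $[Z_1,Z_2]=Z_1Z_2-Z_2Z_1$, and subtracting \eqref{eq:c} for $(j,l)=(2,1)$ from \eqref{eq:c} for $(j,l)=(1,2)$ gives
\begin{equation}\label{eq:b}
Z_1P_2-Z_2P_1=P_2R_1'-P_1R_2' .
\end{equation}
Equations \eqref{eq:a} and \eqref{eq:b} are quadratic in the unknown blocks, but linear in the $Q_j$ and $R'_j$ once $P_1,P_2$ are known. So it is enough to find $P_1,P_2$, and only up to the change $(P_1,P_2)\to(P_1G,P_2G)$ caused by replacing $J$ with $JG$, $G\in GL_m$. The commutator sees the space $V$ spanned by the columns of $P_1$ and $P_2$ together. A fourth slice would supply further commutators whose images one could try to intersect; with three slices there is one commutator, and the difficulty is to locate $P_1$ and $P_2$ inside $V$. The way out is \eqref{eq:b}: its right side lies in $V$, so modulo $V$ it becomes a \emph{linear} equation for $(P_1,P_2)$.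

\begin{example}[$n=5$, $r=6$]\label{ex:56}
Here $m=1$ and $K$ is spanned by one vector $\kappa$. Condition (G2) says that $f\mapsto(f(c_i)\kappa_i)_i$ is an isomorphism $R_2\to\mathbb{C}^6$: all $\kappa_i$ are nonzero and the six points $(s_i,t_i)$ lie on no conic. Replacing $(a_i,b_i)$ by $(\kappa_ia_i,\kappa_i^{-1}b_i)$ we get $\kappa=(1,\dots,1)$; take $J=\kappa$. Identify $\mathbb{C}^6$ with the polynomials of degree at most $2$ in $s,t$ through their values at the six points. Then $K$ consists of the constants, $D_1$ and $D_2$ multiply values by $s$ and $t$, and $F$ identifies $\mathbb{C}^5$ with polynomials modulo constants, with basis $[s],[t],[s^2],[st],[t^2]$. The matrix $E$ is a linear functional with $E(1)=1$, and $B^T$ sends $[g]$ to its representative $g-E(g)$ in $\ker E$. So $P_1=[s]$, $P_2=[t]$, and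
\begin{gather*}
Z_1[s]=[s^2]-E(s)[s],\qquad Z_1[t]=[st]-E(t)[s],\\
Z_2[s]=[st]-E(s)[t],\qquad Z_2[t]=[t^2]-E(t)[t].
\end{gather*}
For $g\in\ker E$, equation \eqref{eq:a} reads $[Z_1,Z_2][g]=E(sg)[t]-E(tg)[s]$, and (G3) makes the two coefficients independent functionals of $g$ (Lemma~\ref{lem:V}). So the commutator reveals the plane $V$ spanned by $[s]$ and $[t]$, but not the two vectors. For $p_1=\alpha[s]+\beta[t]$ and $p_2=\gamma[s]+\delta[t]$,
\[
Z_1p_2-Z_2p_1\equiv\gamma[s^2]+(\delta-\alpha)[st]-\beta[t^2]\pmod V .
\]
This vanishes exactly when $\beta=\gamma=0$ and $\alpha=\delta$, that is, when $(p_1,p_2)$ is a multiple of $(P_1,P_2)$. Three equations in four unknowns leave just the line we want. With one dimension less, $\mathbb{C}^n/V$ would be too small to keep $[s^2],[st],[t^2]$ independent.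
\end{example}

\subsection{Finding $P_1$ and $P_2$}

\begin{lemma}\label{lem:V}
The $n\times2m$ matrix $[P_1\ P_2]$ is injective, and $V=\operatorname{im}[Z_1,Z_2]$ equals $\operatorname{im}[P_1\ P_2]$. In particular $\dim V=2m$.
\end{lemma}

\begin{proof}
If $P_1x+P_2y=0$, then $D_1Jx+D_2Jy\in\ker F=K$, so $Jx=Jy=0$ by \eqref{eq:G2}, and $x=y=0$. If $x^TQ_1+y^TQ_2=0$, transposing gives $D_1E^Tx+D_2E^Ty\in\ker B=K'$, so $E^Tx=E^Ty=0$ by (G3), and $x=y=0$. Hence $\xi\mapsto(Q_1\xi,Q_2\xi)$ maps $\mathbb{C}^n$ onto $\mathbb{C}^m\times\mathbb{C}^m$, and \eqref{eq:a} shows that the image of the commutator is all of $\operatorname{im}P_1+\operatorname{im}P_2$.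
\end{proof}

\begin{lemma}\label{lem:Sigma}
The space $\Sigma=\{(p_1,p_2)\in V\times V: Z_1p_2-Z_2p_1\in V\}$ equals $\{(P_1x,P_2x):x\in\mathbb{C}^m\}$ and has dimension $m$.
\end{lemma}

\begin{proof}
The pairs $(P_1x,P_2x)$ lie in $\Sigma$ by \eqref{eq:b}, and they form a space of dimension $m$ because $P_1$ is injective. Conversely let $(p_1,p_2)\in\Sigma$ and write $p_1=P_1x_1+P_2y_1$, $p_2=P_1x_2+P_2y_2$. By \eqref{eq:c}, $Z_jP_lx\equiv FD_jD_lJx\pmod V$. Therefore
\[
Z_1p_2-Z_2p_1\equiv Fw\pmod V,\qquad w=D_1^2Jx_2+D_1D_2J(y_2-x_1)-D_2^2Jy_1 .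
\]
Since $V=F(D_1K+D_2K)$ and $\ker F=K$, the condition $Fw\in V$ means $w\in K+D_1K+D_2K$. By \eqref{eq:G2} this forces $x_2=0$, $y_1=0$ and $y_2=x_1$, so $(p_1,p_2)=(P_1x_1,P_2x_1)$.
\end{proof}

This is the only place where the quadratic part of (G2) is used, and hence the only place that needs $r\ge6m$.

\subsection{The algorithm}

\noindent\textbf{Algorithm 1.}
\begin{enumerate}
\item Compute $Z_j=T_3^{-1}T_j$ for $j=1,2$ and a basis of $V=\operatorname{im}[Z_1,Z_2]$.
\item Solve the linear system defining $\Sigma$: the unknowns are the $4m$ coordinates of $p_1,p_2$ in the basis of $V$, and the equations come from $n-2m$ linear forms that cut out $V$. Write a basis $(p_1^{(l)},p_2^{(l)})_{l\le m}$ of $\Sigma$ into the columns of $\hat P_1,\hat P_2\in\mathbb{C}^{n\times m}$.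
\item Solve $\hat P_2\hat Q_1-\hat P_1\hat Q_2=[Z_1,Z_2]$ for $\hat Q_1,\hat Q_2$ and $\hat P_2\hat R_1-\hat P_1\hat R_2=Z_1\hat P_2-Z_2\hat P_1$ for $\hat R_1,\hat R_2$. Form $\hat Y_j=\begin{bmatrix}Z_j&\hat P_j\\\hat Q_j&\hat R_j\end{bmatrix}$.
\item Compute a matrix $U$ of eigenvectors of $\hat Y_1$. Let $\lambda_{ij}$ be the $i$th diagonal entry of $U^{-1}\hat Y_jU$.
\item Let $U_0$ consist of the first $n$ rows of $U$. Output the terms $\hat a_i\otimes\hat b_i\otimes\hat c_i$, where $\hat a_i$ is column $i$ of $T_3U_0$, $\hat b_i$ consists of the first $n$ entries of row $i$ of $U^{-1}$, and $\hat c_i=(\lambda_{i1},\lambda_{i2},1)$.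
\end{enumerate}

\begin{proof}[Proof of Theorem~\ref{thm:one}]
Assume (G1)--(G3). By Lemma~\ref{lem:Sigma}, $\hat P_j=P_jG$ for $j=1,2$ with one matrix $G\in GL_m$. The basis matrix $J$ of $K$ was arbitrary; replacing it by $JG$ we get $\hat P_j=P_j$. By \eqref{eq:a} and \eqref{eq:b} the systems in step 3 have the solutions $(Q_1,Q_2)$ and $(R_1',R_2')$, and these are the only ones because $[P_1\ P_2]$ is injective. Hence $\hat Y_j=S^{-1}D_jS$. The eigenvalues $s_i$ of $\hat Y_1$ are distinct by (G1), so its eigenvectors are the multiples of the columns of $S^{-1}$. After renumbering the generating terms, $U=S^{-1}\Delta$ with $\Delta=\operatorname{diag}(\delta_i)$ invertible. Then $U^{-1}\hat Y_jU=D_j$, so $\hat c_i=c_i$; next $T_3U_0=T_3F\Delta=A\Delta$, so $\hat a_i=\delta_ia_i$; and the first $n$ columns of $U^{-1}=\Delta^{-1}S$ form $\Delta^{-1}B^T$, so $\hat b_i=\delta_i^{-1}b_i$. The output terms are the generating terms. Apart from the eigenvector computation in step 4, the algorithm performs a bounded number of multiplications and Gaussian eliminations on matrices of size $O(n)$,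 which costs $O(n^3)$ operations.
\end{proof}

\begin{remark}
The algorithm sees only $T$, so two $r$-term decompositions of $T$ that both satisfy (G1)--(G3) coincide with its output and with each other. This does not exclude a further decomposition that violates the conditions. Uniqueness requires an invariant of $T$ that constrains \emph{every} decomposition.
\end{remark}

\section{The Koszul flattening and uniqueness}\label{sec:koszul}

Viewing $T$ as an $n\times3n$ matrix gives rank at most $n$, which cannot detect $r>n$ terms. We use a larger matrix to which each term contributes rank $2$. Write $v\cdot w=\sum_jv_jw_j$ for the bilinear pairing and $c^\perp=\{w\in\mathbb{C}^3:c\cdot w=0\}$. For $c\ne0$, the cross product $y\mapsto c\times y$ has kernel $\mathbb{C}c$ and image $c^\perp$. The \emph{Koszul flattening} $M(T):\mathbb{C}^n\otimes\mathbb{C}^3\to\mathbb{C}^n\otimes\mathbb{C}^3$ depends linearly on $T$ and is given on rank-one tensors by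
\[
M(a\otimes b\otimes c)(\xi\otimes y)=(a\cdot\xi)\,b\otimes(c\times y).
\]
Writing elements of $\mathbb{C}^n\otimes\mathbb{C}^3$ as $\sum_j\xi_j\otimes e_j$, we have
\[
M(T)=\begin{bmatrix}0&-T_3^T&T_2^T\\T_3^T&0&-T_1^T\\-T_2^T&T_1^T&0\end{bmatrix}.
\]
Let $W=\operatorname{im}M(T)$. For \emph{every} decomposition of $T$ into $r'$ terms with nonzero third factors,
\begin{equation}\label{eq:Wsub}
T=\sum_{i=1}^{r'}a_i'\otimes b_i'\otimes c_i'\ \Longrightarrow\ W\subseteq\sum_{i=1}^{r'}b_i'\otimes c_i'^{\perp},\qquad\dim W\le2r' .
\end{equation}

\begin{remark}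
The flattening contains the commutator of Section~\ref{sec:ext}. Let $T_3$ be invertible and $Z_j^*=(T_jT_3^{-1})^T$. The kernel of $M(T)$ is given by $\xi_1=Z_1^*\xi_3$, $\xi_2=Z_2^*\xi_3$, $[Z_1^*,Z_2^*]\xi_3=0$, and $T_jT_3^{-1}=T_3Z_jT_3^{-1}$. Hence $\operatorname{rank}M(T)=2n+\operatorname{rank}[Z_1,Z_2]$.
\end{remark}

If $\dim W=2r$, then $W$ is the direct sum of the planes $b_i\otimes c_i^\perp$, and the question is whether $W$ contains any other plane of the form $b\otimes c^\perp$. We identify $v\in\mathbb{C}^3$ with the linear form $x\mapsto v\cdot x$, so that $\mathbb{C}^3=R_1$ and $c^\perp$ is the space of linear forms vanishing at $c$.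

\begin{example}[$m=1$]\label{ex:m1}
Let $W=\bigoplus_ib_i\otimes c_i^\perp$, let the $b_i$ span $\mathbb{C}^n$ with a single relation $\sum_i\kappa_ib_i=0$, all $\kappa_i\ne0$, and let the $c_i$ be pairwise non-proportional and not all on a conic. Let $b=\sum_i\beta_ib_i\neq0$. The expressions of $b\otimes v$ as $\sum_ib_i\otimes w_i$ are those with $w_i=\beta_iv-\kappa_iz$, $z\in\mathbb{C}^3$. So $b\otimes v\in W$ if and only if $\beta_iv(c_i)=\kappa_iz(c_i)$ for some linear form $z$ and all $i$. If this holds for a basis $v,v'$ of $c^\perp$, with forms $z,z'$, eliminating $\beta_i$ gives $\kappa_i(v'z-vz')(c_i)=0$ for all $i$. Hence $v'z=vz'$, and by unique factorization $z=\mu v$, $z'=\mu v'$ for a scalar $\mu$. Then $\beta_i-\mu\kappa_i=0$ unless $v$ and $v'$ both vanish at $c_i$, which happens for at most one $i$. Since $b=\sum_i(\beta_i-\mu\kappa_i)b_i$, the plane $b\otimes c^\perp$ is one of the $b_i\otimes c_i^\perp$.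
\end{example}

The quadratic form $v'z-vz'$ in this example vanishes at $c$. So we do not need injectivity of $\operatorname{ev}$ on all of $R_2\otimes\ker B$, only on the part that vanishes at $c$; this is the gain over Section~\ref{sec:ext}. For $0\ne c\in\mathbb{C}^3$ let $I_c\subset R_2$ be the $5$-dimensional space of quadratic forms vanishing at $c$, and let $K=\ker B$ in this and the next two sections. The conditions are:
\begin{itemize}
\item[(H1)] $\dim W=2r$;
\item[(H2)] $\operatorname{rank}B=n$, and for \emph{every} $c\ne0$ the map $\operatorname{ev}$ is injective on $I_c\otimes K$;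
\item[(H3)] all $c_{i3}$ are nonzero, the numbers $c_{i1}/c_{i3}$ are pairwise distinct, and the tensors $b_i\otimes c_i$ are linearly independent.
\end{itemize}

\begin{lemma}\label{lem:key}
Assume \textup{(H1)--(H3)}. Then $W=\bigoplus_ib_i\otimes c_i^\perp$. For $b\ne0$ and $c\ne0$, we have $b\otimes c^\perp\subseteq W$ if and only if there is an $i$ with $b\in\mathbb{C}b_i$ and $c\in\mathbb{C}c_i$.
\end{lemma}

\begin{proof}
The first statement follows from \eqref{eq:Wsub} and (H1), and it gives the ``if'' direction. Let $b\otimes c^\perp\subseteq W$. As $B$ has rank $n$, we can write $b=B\beta$ with $\beta\in\mathbb{C}^r$. For $v\in c^\perp$ write $b\otimes v=\sum_ib_i\otimes w_i$ with $w_i(c_i)=0$, and put $g_i=\beta_iv-w_i$. Then $\sum_ib_i\otimes g_i=0$, so $g=(g_i)\in R_1\otimes K$ by \eqref{eq:tuples}, and $g_i(c_i)=\beta_iv(c_i)$, that is, $\operatorname{ev}(g)=D_v\beta$.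

Let $v,v'$ be a basis of $c^\perp$ with corresponding elements $g,g'\in R_1\otimes K$. Complete it to a basis $v,v',w$ of $R_1$ and write
\[
g=v\otimes\mu_1+v'\otimes\mu_2+w\otimes\mu_3,\qquad g'=v\otimes\mu_1'+v'\otimes\mu_2'+w\otimes\mu_3'
\]
with all $\mu_j,\mu_j'\in K$. The element
\[
v'g-vg'=vv'\otimes(\mu_1-\mu_2')+v'^2\otimes\mu_2+v'w\otimes\mu_3-v^2\otimes\mu_1'-vw\otimes\mu_3'
\]
lies in $I_c\otimes K$, and $\operatorname{ev}(v'g-vg')=D_{v'}D_v\beta-D_vD_{v'}\beta=0$. By (H2) it is zero. The five monomials $v^2,vv',v'^2,vw,v'w$ are linearly independent, so $\mu_2=\mu_3=\mu_1'=\mu_3'=0$ and $\mu_1=\mu_2'=:\mu$. Thus $D_v\beta=D_v\mu$ and $D_{v'}\beta=D_{v'}\mu$, and $\beta-\mu$ is supported on the indices $i$ with $v(c_i)=v'(c_i)=0$, that is, $c_i\in\mathbb{C}c$. By (H3) the $c_i$ are nonzero and pairwise non-proportional, so there is at most one such $i$. Since $B(\beta-\mu)=b\ne0$, there is exactly one, and $b\in\mathbb{C}b_i$.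
\end{proof}

\begin{proposition}\label{prop:unique}
Assume \textup{(H1)--(H3)}. Then $T$ has rank $r$ and a unique rank-$r$ decomposition.
\end{proposition}

\begin{proof}
Take any decomposition with at most $r$ terms and discard the zero terms, leaving $T=\sum_{i=1}^{r'}a_i'\otimes b_i'\otimes c_i'$ with $r'\le r$. By \eqref{eq:Wsub} and (H1), $2r\le2r'$. So $r'=r$, which proves the statement on the rank, and $W=\bigoplus_ib_i'\otimes c_i'^{\perp}$. By Lemma~\ref{lem:key} there is a map $\sigma$ with $b_i'\in\mathbb{C}b_{\sigma(i)}$ and $c_i'\in\mathbb{C}c_{\sigma(i)}$. It is injective, because $\sigma(i)=\sigma(k)$ would make two summands of the direct sum equal. So $\sigma$ is a permutation, and $b_i'\otimes c_i'=\lambda_i\,b_{\sigma(i)}\otimes c_{\sigma(i)}$. Then $\sum_i(a_{\sigma(i)}-\lambda_ia_i')\otimes b_{\sigma(i)}\otimes c_{\sigma(i)}=0$, and the independence in (H3) gives $a_{\sigma(i)}=\lambda_ia_i'$.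
\end{proof}

\section{The conditions are generic for $n\ge4m+2$}\label{sec:generic}

The delicate condition is (H2), which is a family of conditions indexed by $[c]\in\mathbb{P}^2$. A count predicts the threshold. Fix a basis of $K$. A failure of (H2) is a point $[c]$ together with a nonzero $m$-tuple in $I_c$, up to scale, subject to $r$ equations. There are $2+(5m-1)=5m+1$ parameters, so we expect no solution when $r\ge5m+2$, which is $n\ge4m+2$. The count can go wrong because the $i$th equation is void when all $m$ forms vanish at $c_i$, and the proof has to bound these degenerate tuples.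

\begin{lemma}\label{lem:generic}
For $m\ge1$ and $n\ge4m+2$, conditions \textup{(H1)--(H3)} hold for generic parameters.
\end{lemma}

\begin{proof}
\emph{Condition (H3)} is an intersection of open conditions. The first two hold for $c_i=(i,0,1)$, and the third holds when the $b_i\otimes c_i$ are distinct tensors $e_k\otimes e_l$, which is possible as $r\le3n$.

\emph{Condition (H1).} Let all $c_i$ be nonzero. Then $M(T)=\gamma\circ\alpha$, where
\begin{align*}
\alpha&:\mathbb{C}^n\otimes\mathbb{C}^3\to\textstyle\bigoplus_i\mathbb{C}^3/\mathbb{C}c_i, &\xi\otimes y&\mapsto\bigl((a_i\cdot\xi)\,y\bmod c_i\bigr)_i,\\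
\gamma&:\textstyle\bigoplus_i\mathbb{C}^3/\mathbb{C}c_i\to\mathbb{C}^n\otimes\mathbb{C}^3, &(y_i)_i&\mapsto\textstyle\sum_ib_i\otimes(c_i\times y_i).
\end{align*}
The middle space has dimension $2r$, so (H1) holds if $\gamma$ is injective and $\alpha$ is surjective. The cross product with $c_i$ maps $\mathbb{C}^3/\mathbb{C}c_i$ isomorphically onto $c_i^\perp$, so $\gamma$ is injective if $(w_i)\mapsto\sum_ib_i\otimes w_i$ is injective on $\bigoplus_ic_i^\perp$. The dual of $\mathbb{C}^3/\mathbb{C}c_i$ is $c_i^\perp$, and pairing $\alpha(\xi\otimes y)$ with $(w_i)$ gives $\sum_i(a_i\cdot\xi)(w_i\cdot y)$; so the transpose of $\alpha$ is $(w_i)\mapsto\sum_ia_i\otimes w_i$, and $\alpha$ is surjective if this map is injective. By \eqref{eq:tuples}, a tuple $(w_i)\in\bigoplus_ic_i^\perp$ with $\sum_ib_i\otimes w_i=0$ is an element of $R_1\otimes\ker B$ killed by $\operatorname{ev}$, and likewise for $A$. Both maps are therefore generically injective by Lemma~\ref{lem:ev} with $d=1$, as $r\ge3m$.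

\emph{Condition (H2) is open.} Consider the tuples $(B,(c_i),[c],[g])$ with $[c]\in\mathbb{P}^2$ and $[g]\in\mathbb{P}(R_2\otimes\mathbb{C}^r)$ such that $g_i(c)=0$ and $g_i(c_i)=0$ for all $i$ and $\sum_ib_i\otimes g_i=0$. These equations are homogeneous in $c$ and in $g$, so they define a closed set. By \eqref{eq:tuples} its projection to the $(B,(c_i))$ is the set where $\operatorname{ev}$ fails to be injective on some $I_c\otimes K$, and it is closed by (F3). The condition $\operatorname{rank}B=n$ is open by (F2).

\emph{Condition (H2) holds somewhere: the points.} We have $r\ge5m+2\ge7$. Fix $c_1,\dots,c_r$ such that the points $p_i=[c_i]\in\mathbb{P}^2$ have no three on a line and no six on a conic. This is possible by (F1): each condition is the nonvanishing of a $3\times3$ or $6\times6$ determinant, which is nonzero at the points used in Lemma~\ref{lem:ev}. For $\Gamma\subseteq\{1,\dots,r\}$ with $|\Gamma|=j$, let $I_\Gamma$ be the space of quadratic forms vanishing at the $c_i$, $i\in\Gamma$. Evaluation at six of the points is an isomorphism $R_2\to\mathbb{C}^6$, so evaluation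 at fewer points is surjective. Thus $\dim I_\Gamma=6-j$ for $j\le6$, and $I_\Gamma=0$ for $j\ge6$. Put $\delta(c)=\dim(I_\Gamma\cap I_c)$ and let $[c]\notin\{p_1,\dots,p_r\}$.
\begin{itemize}
\item If $j\le4$, then $\delta(c)=5-j$. We need a conic through the points of $\Gamma$ that misses $[c]$. Enlarge $\Gamma$ to four points $q_1,\dots,q_4$ among the $p_i$. The line pairs $q_1q_2\cup q_3q_4$ and $q_1q_3\cup q_2q_4$ meet only in the $q_i$, since a line of the first pair and a line of the second are distinct and share one $q_i$. So one of the two pairs misses $[c]$.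
\item If $j=5$, then $\delta(c)=1$ when $[c]$ lies on the unique conic through the five points, and $\delta(c)=0$ otherwise.
\end{itemize}

\emph{Condition (H2) holds somewhere: the kernel.} Let $\mathcal{B}\subseteq\mathbb{C}^{r\times m}$ be the set of matrices $\kappa$ for which there are $c\ne0$ and $0\ne f=(f_1,\dots,f_m)\in I_c^m$ with
\begin{equation}\label{eq:rows}
\sum_{l=1}^mf_l(c_i)\kappa_{il}=0,\qquad i=1,\dots,r .
\end{equation}
If $\kappa\notin\mathcal{B}$ has rank $m$ and $B$ is an $n\times r$ matrix with $\ker B=\operatorname{im}\kappa$, then (H2) holds, because the elements of $I_c\otimes K$ are the sums $\sum_lf_l\otimes(\text{column }l\text{ of }\kappa)$ and \eqref{eq:rows} says that $\operatorname{ev}$ kills such a sum. So it suffices to show $\dim\mathcal{B}<rm$.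

For each $\Gamma$ let $Y_\Gamma$ be the locally closed set of pairs $([c],[f])\in\mathbb{P}^2\times\mathbb{P}(R_2^m)$ such that $f\in I_c^m$ and $\Gamma$ is exactly the set of $i$ with $f_1(c_i)=\dots=f_m(c_i)=0$. For such a pair, \eqref{eq:rows} is void for $i\in\Gamma$ and is one nontrivial linear condition on row $i$ of $\kappa$ for $i\notin\Gamma$. The solutions $\kappa$ form a space of dimension $rm-(r-j)$. By (F4), the triples $([c],[f],\kappa)$ over $Y_\Gamma$ form a set of dimension at most $\dim Y_\Gamma+rm-r+j$, and $\mathcal{B}$ is the finite union of the projections of these sets. It remains to show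
\[
\dim Y_\Gamma+j\le5m+1\quad\text{whenever }Y_\Gamma\ne\emptyset .
\]
The fiber of $Y_\Gamma$ over $[c]$ lies in $\mathbb{P}\bigl((I_\Gamma\cap I_c)^m\bigr)$, which has dimension $\delta(c)m-1$ and is empty if $\delta(c)=0$. In particular $Y_\Gamma=\emptyset$ for $j\ge6$. For $j\le5$ we split $Y_\Gamma$ according to the position of $[c]$ and bound the dimension plus $j$ of each part by (F4).
\begin{itemize}
\item $[c]\notin\{p_i\}$ and $j\le4$: the bound is $2+(5-j)m-1+j=5m+1-j(m-1)\le5m+1$.
\item $[c]\notin\{p_i\}$ and $j=5$: the point $[c]$ moves on a conic, and the bound is $1+(m-1)+5=m+5\le5m+1$.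
\item $[c]=p_i$ for some $i$: then $i\in\Gamma$, so $j\ge1$ and $\delta(c)=6-j$. There are finitely many $[c]$, and the bound is $(6-j)m-1+j=5m-(j-1)(m-1)\le5m$.
\end{itemize}
Since $5m+1<r$, we get $\dim\mathcal{B}<rm$.
\end{proof}

\begin{remark}\label{rem:56}
If $r\ge6m$, then (H2) follows at once from Lemma~\ref{lem:ev} with $d=2$, because $I_c\subset R_2$, and the arguments for (H1) and (H3) use only $3m\le r\le3n$. So (H1)--(H3) are also generic for $(n,r)=(5,6)$, the only pair in the range of Theorem~\ref{thm:one} that is outside the range of Theorem~\ref{thm:two}: the inequalities $5m\le n\le4m+1$ force $m=1$, $n=5$.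
\end{remark}

\section{A two-parameter eigenvalue problem}\label{sec:alg2}

Assume (H1)--(H3) and put $s_i=c_{i1}/c_{i3}$, $t_i=c_{i2}/c_{i3}$. By Lemma~\ref{lem:key} we have to find the planes $b\otimes c^\perp$ contained in $W$. Let $k=3n-2r=n-2m$ be the codimension of $W$. A basis of the linear equations of $W$ gives matrices $L_1,L_2,L_3\in\mathbb{C}^{k\times n}$ with
\[
W=\Bigl\{\sum_j\xi_j\otimes e_j:\ L_1\xi_1+L_2\xi_2+L_3\xi_3=0\Bigr\},
\]
so $b\otimes v\in W$ if and only if $\sum_jv_jL_jb=0$. The plane $(s,t,1)^\perp$ is spanned by $(1,0,-s)$ and $(0,1,-t)$, so Lemma~\ref{lem:key} gives, for $b\ne0$,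
\begin{equation}\label{eq:star}
L_1b=sL_3b,\ \ L_2b=tL_3b\iff\text{there is $i$ with }(s,t)=(s_i,t_i),\ b\in\mathbb{C}b_i .
\end{equation}
This is an eigenvalue problem with two parameters and rectangular matrices. Neither equation is informative alone: since $k=n-2m$, the space $X_0=\ker(L_1-sL_3)$ has dimension at least $2m$ for every $s$. We first decide, for fixed $s$, whether some $t$ solves \eqref{eq:star}, and then turn this test into an ordinary eigenvalue problem for $s$.

\subsection{Fixed $s$}

The map $L_3$ is injective on $X_0$. Indeed, if $b\in X_0$ and $L_3b=0$, then $L_1b=L_3b=0$, which says $b\otimes e_2^\perp\subseteq W$; no $c_i$ is proportional to $e_2$ because $c_{i3}\ne0$, so $b=0$ by Lemma~\ref{lem:key}. We would like to apply ``$L_3^{-1}L_2$'' on $X_0$, but $L_2b$ need not lie in $L_3X_0$. So we shrink $X_0$ until the map is defined. Let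
\[
X_{j+1}=\{b\in X_j:\ L_2b\in L_3X_j\}.
\]

\begin{lemma}\label{lem:chain}
Fix $s$. There is a unique linear map $\varphi:X_n\to X_n$ with $L_3\varphi(b)=L_2b$. Its eigenpairs $(t,b)$ are exactly the solutions of \eqref{eq:star} with this $s$. In particular $X_n\ne0$ if and only if $s\in\{s_1,\dots,s_r\}$.
\end{lemma}

\begin{proof}
If $X_{j+1}=X_j$, the definition gives $X_{j+2}=X_{j+1}$. So the dimension, which starts at most at $n$, drops strictly until the chain is stationary, and $X_{n+1}=X_n$. Thus every $b\in X_n$ has $L_2b=L_3b'$ for some $b'\in X_n$, which is unique because $L_3$ is injective on $X_0$; uniqueness makes $\varphi(b)=b'$ linear. If $\varphi(b)=tb$ with $b\neq0$, then $L_2b=tL_3b$ and $b\in X_0$, so $(t,b)$ is a solution. Conversely a solution has $b\in X_0$, and $b\in X_j$ implies $L_2b=L_3(tb)\in L_3X_j$, so $b\in X_{j+1}$; hence $b\in X_n$ and $\varphi(b)=tb$. The last statement holds because a linear map on a nonzero complex space has an eigenvector.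
\end{proof}

\subsection{Finding $s$}

The space $X_n$ depends on $s$ in a complicated way. To get a test that is linear in $s$, treat the iterates $b,\varphi(b),\dots,\varphi^n(b)$ as independent unknowns $y_0,\dots,y_n\in\mathbb{C}^n$. Let $\Theta(s)$ be the $(2n+1)k\times n(n+1)$ matrix of the map
\[
(y_0,\dots,y_n)\mapsto\Bigl(\bigl((L_1-sL_3)y_j\bigr)_{0\le j\le n},\ \bigl(L_2y_j-L_3y_{j+1}\bigr)_{0\le j\le n-1}\Bigr).
\]

\begin{lemma}\label{lem:Theta}
The matrix $\Theta(s)$ is injective if and only if $s\notin\{s_1,\dots,s_r\}$.
\end{lemma}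

\begin{proof}
If $s=s_i$, then $y_j=t_i^{\,j}b_i$ (with $t_i^{\,0}=1$) is a nonzero element of the kernel by \eqref{eq:star}; note that $b_i\ne0$ by (H3). Let $s\notin\{s_i\}$ and let $(y_0,\dots,y_n)$ be in the kernel. We show by induction on $j$ that $y_0,\dots,y_{n-j}\in X_j$. For $j=0$ this is the first group of equations. If it holds for $j$ and $l\le n-j-1$, then $y_l,y_{l+1}\in X_j$ and $L_2y_l=L_3y_{l+1}\in L_3X_j$, so $y_l\in X_{j+1}$. For $j=n$ we get $y_0\in X_n=0$ by Lemma~\ref{lem:chain}. If $y_l=0$ with $l<n$, then $L_3y_{l+1}=L_2y_l=0$ and $y_{l+1}\in X_0$, so $y_{l+1}=0$. Hence all $y_l$ vanish.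
\end{proof}

The pencil $\Theta(s)$ is rectangular, but it now loses rank exactly at the $s_i$. A square subpencil that is invertible at one point loses rank at finitely many points, among them all the $s_i$, and the spurious ones can be discarded by testing.

\medskip\noindent\textbf{Algorithm 2.}
\begin{enumerate}
\item Compute $M(T)$ and $L_1,L_2,L_3$.
\item Find $s^*\in\{0,1,\dots,r\}$ with $\Theta(s^*)$ injective, and a set $\rho$ of $n(n+1)$ rows such that the submatrix $\Theta_\rho(s^*)$ is invertible. Write $\Theta(s)=\Theta(s^*)-(s-s^*)\Theta'$. Compute the eigenvalues $\nu$ of $H=\Theta_\rho(s^*)^{-1}\Theta'_\rho$. Among the candidates $s=s^*+1/\nu$, $\nu\ne0$, keep those for which $\Theta(s)$ is not injective.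
\item For each kept value $s$ compute $X_n$, the map $\varphi$ and one eigenpair $(t,b)$ of $\varphi$. Record $\hat b=b$ and $\hat c=(s,t,1)$.
\item With the recorded pairs $(\hat b_i,\hat c_i)$, solve the linear system $T=\sum_i\hat a_i\otimes\hat b_i\otimes\hat c_i$ for the $\hat a_i$, and output the terms.
\end{enumerate}

\begin{proof}[Proof of Theorem~\ref{thm:two}]
By Lemma~\ref{lem:generic} we may assume (H1)--(H3), and Proposition~\ref{prop:unique} gives the rank and uniqueness. Consider Algorithm 2. One of the $r+1$ numbers $0,\dots,r$ is not an $s_i$, so $s^*$ exists by Lemma~\ref{lem:Theta}. We have $\Theta_\rho(s)=\Theta_\rho(s^*)\bigl(I-(s-s^*)H\bigr)$. If $\Theta(s)$ is not injective, then $\Theta_\rho(s)$ is singular, so $s\ne s^*$ and $1/(s-s^*)$ is an eigenvalue of $H$; thus $s$ is a candidate. By Lemma~\ref{lem:Theta} the kept values are exactly $s_1,\dots,s_r$, which are distinct by (H3). For $s=s_i$, Lemma~\ref{lem:chain} gives $X_n\ne0$, and any eigenpair solves \eqref{eq:star}; as no other index has the same $s$, we get $t=t_i$ and $b\in\mathbb{C}b_i$. So $\hat b_i\otimes\hat c_i$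 is a nonzero multiple of $b_i\otimes c_i$. The system in step 4 has the $3n\times r$ coefficient matrix with columns $\hat b_i\otimes\hat c_i$ and $n$ right-hand sides. It is solvable, by suitable multiples of the $a_i$, and the solution is unique by (H3). The output consists of the generating terms.

All matrices have size $O(n^2)$. Step 2 makes at most $r+1+n(n+1)$ rank tests and one eigenvalue computation, and step 3 makes $O(n)$ Gaussian eliminations and one eigenvector computation for each of $r$ values. The total number of steps is polynomial in $n$.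
\end{proof}

\section{Where the two methods stop}\label{sec:limits}

Both ranges are limits of the methods, for reasons of dimension.

\begin{proposition}\label{prop:lim1}
Let $T_3$ be invertible, let $V=\operatorname{im}[Z_1,Z_2]$ have dimension $2m$, and let $n<5m$. Then the space $\Sigma$ of Lemma~\ref{lem:Sigma} has dimension greater than $m$.
\end{proposition}

\begin{proof}
The space $\Sigma$ is the kernel of a linear map $V\times V\to\mathbb{C}^n/V$, so $\dim\Sigma\ge4m-(n-2m)=6m-n>m$.
\end{proof}

So $r=6n/5$ is exactly the limit of step 2 of Algorithm 1.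

\begin{proposition}\label{prop:lim2}
Let $\dim W=2r$, let all $c_{i3}$ be nonzero, and let $n\le4m$. Then for infinitely many $[c]\in\mathbb{P}^2$ there is $b\ne0$ with $b\otimes c^\perp\subseteq W$. In particular the conclusion of Lemma~\ref{lem:key} fails.
\end{proposition}

\begin{proof}
Define $k$, $L_j$, $s_i$, $t_i$ as in Section~\ref{sec:alg2}. For $c=(s,t,1)$ the condition $b\otimes c^\perp\subseteq W$ is the system $(L_1-sL_3)b=0$, $(L_2-tL_3)b=0$ of $2k=2n-4m$ equations in $n$ unknowns. If $n<4m$, there are fewer equations than unknowns, and a nonzero solution exists for all $(s,t)$. If $n=4m$, the system is square, and its determinant is a polynomial in $(s,t)$. From \eqref{eq:Wsub} and $\dim W=2r$ we get $W=\bigoplus_ib_i\otimes c_i^\perp$ with all $b_i\ne0$, so the determinant vanishes at each $(s_i,t_i)$. It is therefore zero or nonconstant, and in both cases it has infinitely many zeros in $\mathbb{C}^2$.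
\end{proof}

Thus the range $n\ge4m+2$ of the criterion in Lemma~\ref{lem:key} is optimal except possibly for the case $n=4m+1$, which Remark~\ref{rem:56} settles only for $m=1$. Apart from the pair $(n,r)=(5,6)$, we make no claim about efficient decomposition for $r>(5n-2)/4$.

\begin{thebibliography}{1}

\bibitem{uniq}
``We give a new, constructive uniqueness theorem for tensor decomposition. It applies to order 3 tensors of format $n\times n\times p$ and can prove uniqueness'',
\texttt{https://www.zhuanzhiai.com/paper/7e3bbdb672c961a9e82e1b54f3ef2f75}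

\end{thebibliography}
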